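\title{Bi-Lipschitz cubes in compact CAT(0) spaces}

\begin{abstract}
We prove that a compact geodesic CAT(0) space of covering dimension at least $n$ contains a bi-Lipschitz copy of the cube $[0,1]^n$. In particular, an infinite-dimensional space of this kind contains bi-Lipschitz cubes of all dimensions. The embedding is a Lipschitz section of a map built from finitely many squared distance functions. Over a finite set of parameters the section minimizes a penalized convex energy with weights, and the weights are chosen by Brouwer's fixed point theorem. A refinement gives embeddings of small cubes with lower constant $(1-\varepsilon)/\sqrt n$ and upper constant $1+\varepsilon$.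
\end{abstract}

\section{Introduction}

We write $|xy|$ for the distance between points $x,y$ of a metric space $\mathcal U$, and $\dim\mathcal U$ for its topological (covering) dimension. The cube $[0,1]^n\subset\mathbb R^n$ carries the Euclidean metric. A map $\varphi\colon[0,1]^n\to\mathcal U$ is a \emph{bi-Lipschitz embedding} if $\frac1\Lambda|x-x'|\le|\varphi(x)\varphi(x')|\le\Lambda|x-x'|$ for some $\Lambda\ge1$ and all $x,x'$; its image is a \emph{bi-Lipschitz $n$-cube}. CAT(0) spaces and covering dimension are recalled in Section~\ref{sec:prelim}. The following problem is posed in \cite{problem}.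

\medskip
\noindent\textbf{Problem.} \emph{Let $\mathcal U$ be a compact geodesic \textup{CAT(0)} space with $\dim\mathcal U=\infty$. Is there a bi-Lipschitz embedding $[0,1]^n\to\mathcal U$ for every integer $n\ge3$?}
\medskip

Covering dimension sees only the topology, while a bi-Lipschitz cube is a piece of the space that is Euclidean up to a bounded factor at all scales. A bi-Lipschitz $n$-cube forces $\dim\mathcal U\ge n$, and the question is whether the converse holds. For general compact metric spaces it does not. The cube $[0,1]^k$ with the metric $|x-x'|^{1/2}$ has dimension $k$, yet a $\Lambda$-Lipschitz curve $\gamma$ in it satisfies $|\gamma(s)-\gamma(t)|\le\Lambda^2|s-t|^2$, so it has zero derivative and is constant. For compact geodesic CAT(0) spaces the problem comes with the following known facts. If $\dim\mathcal U=m<\infty$, then $\mathcal U$ contains a bi-Lipschitz $m$-cube, and hence an $n$-cube for every $n\le m$. If $\dim\mathcal U=\infty$, then any geodesic settles $n=1$, and $n=2$ follows from the fact that minimal and metric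 minimizing surfaces in $\mathcal U$ are CAT(0) and locally bi-Lipschitz to the Euclidean plane. These facts, and the example of the compact convex set $\prod_{k\ge1}[0,2^{-k}]\subset\ell^2$, which contains a scaled copy of every cube, suggest the answer yes. To reduce the problem to the finite-dimensional fact one would want a compact convex subset of finite dimension at least $n$, and the hypotheses do not hand us one. Our proof uses none of the known facts and treats finite and infinite dimension at once.

\begin{theorem}\label{thm:A}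
Let $\mathcal U$ be a compact geodesic \textup{CAT(0)} space, let $n\ge1$, and suppose $\dim\mathcal U\ge n$. Then there is a bi-Lipschitz embedding $[0,1]^n\to\mathcal U$.
\end{theorem}

If $\dim\mathcal U=\infty$, the theorem applies for every $n$, so the answer to the Problem is yes. Two supplements are not needed for the Problem.

\begin{theorem}\label{thm:B}
\begin{enumerate}
\item[(1)] For a nonempty compact geodesic \textup{CAT(0)} space $\mathcal U$,
\[
\dim\mathcal U=\sup\{n\ge0:\ [0,1]^n\text{ embeds bi-Lipschitzly in }\mathcal U\}.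
\]
\item[(2)] If moreover $\dim\mathcal U=\infty$, then there is a point $x_0\in\mathcal U$ each of whose neighborhoods contains bi-Lipschitz $n$-cubes for all $n$.
\item[(3)] If a proper geodesic \textup{CAT(0)} space has a compact subset of dimension at least $n\ge1$, then it contains a bi-Lipschitz $n$-cube.
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:C}
Under the hypotheses of Theorem~\ref{thm:A}, for each $\varepsilon\in(0,1)$ there are $r>0$ and $s\colon[0,r]^n\to\mathcal U$ with
\[
\frac{1-\varepsilon}{\sqrt n}\,|x-x'|\le|s(x)s(x')|\le(1+\varepsilon)\,|x-x'|\qquad\text{for all }x,x'.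
\]
\end{theorem}

The plan is as follows. Half squared distances $f_0,\dots,f_m$ to suitable points define a Lipschitz map $\pi f$ from $\mathcal U$ to an $m$-dimensional Euclidean space $P$, with $m\ge n$. A Lipschitz right inverse of a Lipschitz map is bi-Lipschitz, so it suffices to find a Lipschitz section of $\pi f$ over a ball. Section~\ref{sec:config} extracts the points from the dimension hypothesis, and Section~\ref{sec:sections} reduces the task to finite sets of parameters. Section~\ref{sec:model} shows the mechanism in Euclidean space, and Sections~\ref{sec:energy}--\ref{sec:weights} carry it out in $\mathcal U$. Theorems~\ref{thm:B} and~\ref{thm:C} are proved in Sections~\ref{sec:B} and~\ref{sec:C}.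

\section{Convexity, barycenters and dimension}\label{sec:prelim}

\subsection*{The CAT(0) inequality}
A \emph{geodesic} from $x_0$ to $x_1$ is a map $\tau\mapsto x_\tau$, $\tau\in[0,1]$, with $|x_\sigma x_\tau|=|\sigma-\tau|\,|x_0x_1|$, and a space is \emph{geodesic} if any two points are joined by one. We use the CAT(0) condition in the form
\begin{equation}\label{eq:cat}
|x_\tau b|^2\le(1-\tau)|x_0b|^2+\tau|x_1b|^2-\tau(1-\tau)|x_0x_1|^2
\end{equation}
for every geodesic $x_\tau$ and every point $b$. In Euclidean space this is an equality, so \eqref{eq:cat} says that triangles are thinner than Euclidean triangles with the same sides. It is preserved when the metric is multiplied by a constant. For the geodesic $z_\tau$ from $q$ to $x$ it reads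
\begin{equation}\label{eq:var}
|z_\tau b|^2-|qb|^2\le\tau\bigl(|xb|^2-|qb|^2-(1-\tau)|qx|^2\bigr).
\end{equation}
For two geodesics $x_\tau$, $x'_\tau$ we have
\begin{equation}\label{eq:convdist}
|x_\tau x'_\tau|\le(1-\tau)|x_0x'_0|+\tau|x_1x'_1| .
\end{equation}
Indeed, if $x_0=x'_0$, apply \eqref{eq:cat} to $x_\tau$ with $b=x'_\tau$ and then to $x'_\tau$ with $b=x_1$; the terms with $|x_0x_1|^2$ and $|x_0x'_1|^2$ cancel, which leaves $|x_\tau x'_\tau|^2\le\tau^2|x_1x'_1|^2$. In general, compare both geodesics with a geodesic from $x_0$ to $x'_1$ and use the triangle inequality. Consequently geodesics are unique, $|x_\tau x'_\tau|^2$ is convex in $\tau$, and closed balls are convex, so that a compact closed ball is itself a compact geodesic CAT(0) space.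

From now on $\mathcal U$ is a compact geodesic CAT(0) space and $D=\operatorname{diam}\mathcal U$.

\subsection*{Convex functions}
For $\gamma\ge0$, a function $\psi\colon\mathcal U\to\mathbb R$ is \emph{$\gamma$-strongly convex} if along every geodesic
\[
\psi(x_\tau)\le(1-\tau)\psi(x_0)+\tau\psi(x_1)-\tfrac\gamma2\tau(1-\tau)|x_0x_1|^2 ,
\]
and \emph{convex} if this holds with $\gamma=0$. By \eqref{eq:cat}, $\frac12|\cdot b|^2$ is $1$-strongly convex. Maxima and convex combinations of $1$-strongly convex functions are $1$-strongly convex. A continuous $\gamma$-strongly convex $\psi$ has a minimizer $x$ by compactness, and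
\begin{equation}\label{eq:growth}
\psi(a)\ge\psi(x)+\tfrac\gamma2|ax|^2\qquad\text{for all }a .
\end{equation}
To see this, use $\psi(x)\le\psi(x_\tau)$ on the geodesic from $x$ to $a$, divide by $\tau$ and let $\tau\to0$. For $\gamma>0$ the minimizer is therefore unique.

\emph{Continuity of minimizers.} If $\Phi(\xi,z)$ is continuous on a product of compact metric spaces and each $\Phi(\xi,\cdot)$ has a unique minimizer, then the minimizer is continuous in $\xi$: when $\xi_k\to\xi$, every limit point of the minimizers of $\Phi(\xi_k,\cdot)$ minimizes $\Phi(\xi,\cdot)$.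

In $\mathbb R^k$, at a minimum of a maximum of smooth convex functions some convex combination of the gradients vanishes. The next lemma replaces this fact in a space without gradients.

\begin{lemma}\label{lem:minimax}
Let $\psi_1,\dots,\psi_k$ be convex functions on $\mathcal U$ with $\max_i\psi_i\ge0$ everywhere. Then there are $w_i\ge0$ with $\sum w_i=1$ and $\sum w_i\psi_i\ge0$ on $\mathcal U$.
\end{lemma}

\begin{proof}
The set $A=\{a\in\mathbb R^k:\ \exists x\ \forall i\ \ a_i\ge\psi_i(x)\}$ is convex: if $x_0,x_1$ are witnesses for $a,a'$, then $x_\tau$ is a witness for $(1-\tau)a+\tau a'$. By hypothesis $A$ misses the open negative orthant $Q$. Separation of disjoint convex sets gives $w\ne0$ and $c$ with $\langle w,a\rangle\ge c\ge\langle w,a'\rangle$ for $a\in A$, $a'\in Q$. Since any coordinate of $a\in A$ can be increased without leaving $A$, we have $w\ge0$; letting $a'\to0$ gives $c\ge0$. Normalize $w$ and take $a=(\psi_i(x))_i$.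
\end{proof}

\subsection*{Barycenters}
Let $b_0,\dots,b_m\in\mathcal U$ and let $\Delta=\{w\in\mathbb R^{m+1}:w_i\ge0,\ \sum w_i=1\}$. Put
\[
f_i=\tfrac12|\cdot b_i|^2+\mathrm{const}_i,\qquad h_w=\sum_iw_if_i\quad(w\in\Delta),
\]
and let $S(w)$ be the minimizer of the $1$-strongly convex function $h_w$. It does not depend on the constants. Each $f_i$ is $D$-Lipschitz, because
\begin{equation}\label{eq:flip}
|f_i(x)-f_i(x')|=\tfrac12\bigl(|xb_i|+|x'b_i|\bigr)\,\bigl||xb_i|-|x'b_i|\bigr|\le\max\{|xb_i|,|x'b_i|\}\,|xx'| .
\end{equation}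
The map $S\colon\Delta\to\mathcal U$ is Lipschitz. Indeed, let $d=|S(w)S(w')|$. Adding \eqref{eq:growth} for $h_w$ at $S(w')$ and for $h_{w'}$ at $S(w)$ gives
\[
d^2\le\sum_i(w_i-w'_i)\bigl(f_i(S(w'))-f_i(S(w))\bigr)\le D\,d\sum_i|w_i-w'_i| .
\]

\begin{lemma}\label{lem:maxbary}
Let $c\in\mathbb R^{m+1}$, and let $q$ be the minimizer and $\ell$ the minimum of $\max_i(f_i-c_i)$. Then $q=S(w)$ for some $w\in\Delta$ such that $f_i(q)-c_i=\ell$ whenever $w_i>0$.
\end{lemma}

\begin{proof}
Lemma~\ref{lem:minimax} for $\psi_i=f_i-c_i-\ell$ gives $w$ with $\sum w_i\psi_i\ge0$. All $\psi_i(q)$ are $\le0$, so $w_i\psi_i(q)=0$ for each $i$, and $q$ minimizes $\sum w_i\psi_i=h_w+\mathrm{const}$.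
\end{proof}

\subsection*{Dimension}
A cover has \emph{multiplicity} at most $k$ if no point lies in more than $k$ of its sets. For a compact metric space $X$, $\dim X\le k$ means that every finite open cover has a finite open refinement of multiplicity at most $k+1$; by the Lebesgue number lemma, this holds if and only if $X$ has finite open covers of multiplicity at most $k+1$ by sets of arbitrarily small diameter. We use four standard facts.
\begin{enumerate}
\item[(D1)] $\dim[0,1]^n=n$.
\item[(D2)] If $X'\subset X$ is closed, then $\dim X'\le\dim X$.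
\item[(D3)] A finite union of closed subsets of dimension $\le k$ has dimension $\le k$.
\item[(D4)] Szpilrajn's theorem \cite[Ch.~VII]{HW}: a separable metric space whose $n$-dimensional Hausdorff measure $\mathcal H^n$ vanishes has dimension $\le n-1$.
\end{enumerate}

\section{Non-degenerate configurations}\label{sec:config}

Call $w\in\Delta$ a \emph{representation} of $p$ if $S(w)=p$. The configuration $(b_0,\dots,b_m;p)$ is \emph{non-degenerate} if $p$ has a representation and every representation of $p$ has all coordinates positive. In words, $p$ is a barycenter of the $b_i$, and of no proper subfamily.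

\begin{example}\label{ex:simplex}
Let $\mathcal U\subset\mathbb R^m$ be the simplex with affinely independent vertices $b_0,\dots,b_m$. Then $h_w(x)=\frac12|x-\sum w_ib_i|^2+\mathrm{const}$, so $S(w)=\sum w_ib_i$, and the configuration is non-degenerate exactly when $p$ is an interior point.
\end{example}

\begin{example}\label{ex:tripod}
Let $\mathcal U$ be a tripod: three unit segments joined at a point $p$, with free ends $b_0,b_1,b_2$. The derivative of $h_w$ at $p$ along the $i$-th leg is $-w_i+\sum_{k\ne i}w_k=1-2w_i$, so $S(w)=p$ if and only if all $w_i\le\frac12$. The point $p$ has the representation $(\frac13,\frac13,\frac13)$, but also $(\frac12,\frac12,0)$, so the configuration is degenerate. One positive representation is thus no sign of a two-dimensional piece.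
\end{example}

In the tripod every point lies on a geodesic between two of the $b_i$ and needs only two positive coordinates. The next proof shows that if $n$ coordinates always suffice, then $\dim\mathcal U\le n-1$.

\begin{proposition}\label{prop:config}
If $\dim\mathcal U\ge n\ge1$, then $\mathcal U$ has a non-degenerate configuration $(b_0,\dots,b_m;p)$ with $m\ge n$.
\end{proposition}

\begin{proof}
Let $\varepsilon>0$ and let $b_0,\dots,b_k$ be a finite $\varepsilon$-net, with functions $f_i$, simplex $\Delta^k$, map $S$, and compact image $C=S(\Delta^k)$. We first push $\mathcal U$ into $C$ by a continuous map that moves points little. For $x\in\mathcal U$ let $\Theta(x)$ be the minimizer of $z\mapsto\max_i(f_i(z)-f_i(x))$. The map $\Theta$ is continuous by continuity of minimizers, and $\Theta(x)\in C$ by Lemma~\ref{lem:maxbary}. The minimum is $\le0$, as $z=x$ shows, so $|\Theta(x)b_i|\le|xb_i|$ for all $i$. Choosing $i$ with $|xb_i|\le\varepsilon$ gives $|x\,\Theta(x)|\le2\varepsilon$.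

Suppose that every point of $C$ has a representation with at most $n$ nonzero coordinates. Then $C$ is a finite union of Lipschitz images of simplices of dimension $\le n-1$. Such a simplex is covered by $O(j^{n-1})$ sets of diameter $1/j$, so its Lipschitz image has $\mathcal H^n$-measure at most $\lim_jO(j^{n-1}j^{-n})=0$. By (D4), $\dim C\le n-1$, so $C$ has a finite cover by relatively open sets of diameter $<\varepsilon$ and multiplicity $\le n$. The preimages under $\Theta$ form an open cover of $\mathcal U$ of multiplicity $\le n$ by sets of diameter $\le2\varepsilon+\varepsilon+2\varepsilon$. If this happened for every $\varepsilon$, we would get $\dim\mathcal U\le n-1$.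

So for some net there is $p\in C$ all of whose representations have at least $n+1$ nonzero coordinates. Take a representation with the smallest number $m+1$ of nonzero coordinates and keep only the corresponding $b_i$. A representation of $p$ by these points with a zero coordinate would contradict minimality.
\end{proof}

Non-degeneracy is a statement about exact minimizers at $p$. We need it for approximate minimizers near $p$, where ``approximate'' means that $h_w$ decreases at rate at most $\sigma_0$.

\begin{lemma}\label{lem:stable}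
Let $(b_0,\dots,b_m;p)$ be non-degenerate. There are $\sigma_0,\rho>0$ such that if $|qp|\le\rho$, $w\in\Delta$ and $h_w(z)\ge h_w(q)-\sigma_0|qz|$ for all $z\in\mathcal U$, then all $w_i>0$.
\end{lemma}

\begin{proof}
Otherwise there are $q_k\to p$, $\sigma_k\to0$ and $w^k\in\Delta$, each with a zero coordinate, such that $h_{w^k}(z)\ge h_{w^k}(q_k)-\sigma_k|q_kz|$ for all $z$. Pass to a subsequence in which $w^k\to w$ and the same coordinate vanishes. In the limit $h_w(z)\ge h_w(p)$ for all $z$, so $w$ is a representation of $p$ with a zero coordinate.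
\end{proof}

\section{Sections of the map $\pi f$}\label{sec:sections}

The following setting is in force through Section~\ref{sec:node}: points $b_0,\dots,b_m$ with $m\ge1$, a vector $w^0\in\Delta$, the point $p=S(w^0)$, and constants normalized by $f_i(p)=0$. Non-degeneracy is assumed only where we say so.

The map $f=(f_0,\dots,f_m)$ cannot cover a neighborhood of $f(p)=0$, since $\langle w^0,f\rangle=h_{w^0}\ge0$. One dimension has to be given up. Let $\mathbf 1=(1,\dots,1)$, let $P=\{y\in\mathbb R^{m+1}:\sum y_i=0\}$ with the Euclidean norm, and let $\pi\colon\mathbb R^{m+1}\to P$ be the orthogonal projection, whose kernel is spanned by $\mathbf 1$. In Example~\ref{ex:simplex}, $f_i(x)=\frac12|x|^2-\langle x,b_i\rangle+\mathrm{const}_i$; the projection removes the common quadratic term, and $\pi f$ is affine.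

Fix $r_0>0$ and let $\Omega=\{y\in P:|y|\le r_0\}$. A \emph{section} over $Z\subset\Omega$ is a map $s\colon Z\to\mathcal U$ with $\pi f(s(y))=y$. If all $f_i$ are $\Lambda$-Lipschitz on $s(Z)$, then
\begin{equation}\label{eq:lower}
|y-y'|\le|f(s(y))-f(s(y'))|\le\sqrt{m+1}\,\Lambda\,|s(y)s(y')| .
\end{equation}
The lower bound is therefore free, and only the upper bound has to be arranged. It is enough to do so on finite sets, with a constant that does not depend on the set.

\begin{lemma}\label{lem:limit}
Let $L,\rho>0$. Suppose that for every finite $Z\subset\Omega$ with at least two points and every $\eta>0$ there is a section $y\mapsto x_y\in\bar B(p,\rho)$ over $Z$ with $|x_ux_v|^2\le L^2|u-v|^2+\eta$ for all $u,v\in Z$. Then there is an $L$-Lipschitz section $s\colon\Omega\to\bar B(p,\rho)$.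
\end{lemma}

\begin{proof}
For fixed $Z$ let $\eta\to0$ along a subsequence for which all $x_y$ converge; the limit is an $L$-Lipschitz section $s_Z$. Take finite sets $Z_1\subset Z_2\subset\cdots$ whose union is dense in $\Omega$. By a diagonal argument a subsequence of $(s_{Z_k})$ converges at every point of the union. The limit is an $L$-Lipschitz section there, and it extends by continuity to an $L$-Lipschitz section over $\Omega$.
\end{proof}

To solve $\pi f(x)=y$ by convex minimization, put
\[
F_y(x)=\max_i\,(f_i(x)-y_i),\qquad y\in P ,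
\]
a $1$-strongly convex function. An index $i$ is \emph{active} for $(y,x)$ if $f_i(x)-y_i=F_y(x)$. All indices are active if and only if $f(x)-y$ is a multiple of $\mathbf 1$, that is, if and only if $\pi f(x)=y$. For $y\in\Omega$ and $x\in\mathcal U$,
\begin{equation}\label{eq:F}
F_y(p)=\max_i(-y_i)\le r_0,\qquad F_y(x)\ge h_{w^0}(x)-\langle w^0,y\rangle\ge\tfrac12|xp|^2-r_0 ,
\end{equation}
where the last step uses \eqref{eq:growth}, $h_{w^0}(p)=0$ and $|w^0|\le1$.

\begin{remark}\label{rem:holder}
Assume non-degeneracy and $2\sqrt{r_0}\le\rho$, with $\rho$ from Lemma~\ref{lem:stable}. Let $s_0(y)$ be the minimizer of $F_y$. By \eqref{eq:F}, $\frac12|s_0(y)p|^2\le2r_0$, so $|s_0(y)p|\le\rho$. By Lemma~\ref{lem:maxbary}, $s_0(y)=S(w)$ with $w$ supported on active indices, and by Lemma~\ref{lem:stable} all $w_i>0$. So $s_0$ is a section. Adding \eqref{eq:growth} for $F_y$ and $F_{y'}$ and using $|F_y-F_{y'}|\le|y-y'|$ gives $|s_0(y)s_0(y')|^2\le2|y-y'|$. This is H\"older continuity with exponent $\frac12$, not a Lipschitz bound. We do not try to improve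 the estimate for $s_0$. We impose the Lipschitz condition as a constraint, and show that all indices stay active in spite of it.
\end{remark}

\section{The mechanism in Euclidean space}\label{sec:model}

Fix $L>0$, a finite set $Z\subset\Omega$ and weights $W_y>0$. Consider minimizing $\sum_yW_yF_y(x_y)$ over families of \emph{nodes} $(x_y)_{y\in Z}$ subject to $|x_ux_v|\le L|u-v|$. Think of each pair of nodes as joined by a string of length $L|u-v|$. Let $\mathcal U$ be a convex body in $\mathbb R^k$, and suppose that the optimal nodes are interior points and obey the multiplier rule: there are tensions $\mu_{uv}=\mu_{vu}\ge0$, positive only for taut strings, and at each node $q=x_y$ there is $w\in\Delta$, supported on the indices active for $(y,q)$, with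
\[
\nabla h_w(q)=V:=2\sum_u\nu_u(x_u-q),\qquad\nu_u=\mu_{yu}/W_y .
\]
Here and below, at a fixed node $y$ sums over $u$ and $v$ run over $Z\setminus\{y\}$. By convexity $h_w(z)\ge h_w(q)-|V|\,|qz|$, so by Lemma~\ref{lem:stable} all indices are active once the force satisfies $|V|\le\sigma_0$. To bound $V$, apply the operator that produced it from the positions to three other quantities attached to the nodes. With $t_u=F_u(x_u)$ put
\begin{equation}\label{eq:YTH}
Y=2\sum_u\nu_u(u-y)\in P,\quad T=2\sum_u\nu_u(t_u-t_y),\quad H=2\sum_u\nu_u\bigl(h_w(x_u)-h_w(q)\bigr).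
\end{equation}
First, $f_i(x_u)\le u_i+t_u$ for all $i$, and $f_i(q)=y_i+t_y$ when $w_i>0$. Hence $h_w(x_u)-h_w(q)\le\langle w,u-y\rangle+t_u-t_y$. Multiplying by $2\nu_u$ and summing, we get
\begin{equation}\label{eq:HYT}
H\le\langle w,Y\rangle+T .
\end{equation}
Second, convexity gives $h_w(x_u)-h_w(q)\ge\langle V,x_u-q\rangle$, and the same summation yields $H\ge|V|^2$. Third, if $\nu_u,\nu_v>0$, then the strings from $q$ to $x_u$ and $x_v$ are taut while $|x_ux_v|\le L|u-v|$, so
\[
2\langle x_u-q,x_v-q\rangle=|qx_u|^2+|qx_v|^2-|x_ux_v|^2\ge2L^2\langle u-y,v-y\rangle ,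
\]
and therefore $|V|^2\ge L^2|Y|^2$. Since $|w|\le1$, together
\begin{equation}\label{eq:chain}
L^2|Y|^2\le|V|^2\le H\le\langle w,Y\rangle+T\le|Y|+T .
\end{equation}
The left side is quadratic in $|Y|$ and the right side is linear. This has two consequences. If $T\le1/L^2$, then $|Y|\le2/L^2$ and $|V|^2\le3/L^2$, which is small for large $L$. And with no assumption, $T\ge L^2|Y|^2-|Y|\ge-1/(4L^2)$.

\begin{example}\label{ex:segment}
Let $\mathcal U=[-1,1]$, $b_0=-1$, $b_1=1$, $p=0$. Then $f_0=\frac12x^2+x$, $f_1=\frac12x^2-x$, $\pi f(x)=(x,-x)$, and $F_y(x)=\frac12x^2+|x-\eta|$ for $y=(\eta,-\eta)$. Take $0<\eta<1$, $Z=\{y,-y\}$ and unit weights. By uniqueness and symmetry the nodes are $\pm\xi$. The function $F_y$ decreases on $[-1,\eta]$ and increases on $[\eta,1]$, and the constraint is $|\xi|\le\sqrt2L\eta$, so $\xi=\min\{\eta,\sqrt2L\eta\}$. For $\sqrt2L\ge1$ the nodes form a section. For $\sqrt2L<1$ only the index $1$ is active at $x_y=\xi$. Then $w=(0,1)$, $V=\xi-1=-4\nu\xi$, $Y=-4\nu y$, $T=0$, and the first four terms of \eqref{eq:chain} are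
\[
(1-\xi)^2=(1-\xi)^2\le1-\xi\le\frac{1-\xi}{\sqrt2L}.
\]
The force needed to switch off an index is of size about $1$, and the last inequality leaves room for it only because $L$ is small.
\end{example}

It remains to bound $T$ from above. Write $T_y$ for the value at node $y$. Then $\sum_yW_yT_y=2\sum_y\sum_{u\ne y}\mu_{yu}(t_u-t_y)=0$ by antisymmetry. For two nodes and unit weights, $T_y=-T_{y'}\le1/(4L^2)$, and we are done. For $N$ nodes and unit weights the same argument gives only $T_y\le(N-1)/(4L^2)$, which would force $L$ to grow like $\sqrt N$, too fast for Lemma~\ref{lem:limit}. This is the role of the weights. A node at which $X_y=W_yT_y$ is large should be made heavy, so that $T_y=X_y/W_y$ is small, and the lower bound for $T$ limits the total weight that is needed. Changing the weights changes the minimizer, so the choice is a fixed point problem.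

Three things must be supplied in $\mathcal U$: tensions that depend continuously on the weights (Section~\ref{sec:energy}), a version of \eqref{eq:chain} without the vector $V$ (Section~\ref{sec:node}), and the fixed point (Section~\ref{sec:weights}).

\section{The penalized energy}\label{sec:energy}

With hard constraints, the tensions would have to be produced and shown to vary continuously. We replace the strings by stiff one-sided springs, for which the tension is an explicit function of the positions.

Fix $L>0$ and a finite set $Z\subset\Omega$ with $N\ge2$ points. Put $K_{uv}=L^2|u-v|^2$, $d_*=\min_{u\ne v}|u-v|$, and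
\[
\mathcal W=\Bigl\{W\in\mathbb R^Z:\ W_y\ge1,\ \sum_yW_y\le2N\Bigr\}.
\]
For $\beta>0$, $W\in\mathcal W$ and $x=(x_y)\in\mathcal U^Z$ let
\[
\mathcal E_W(x)=\sum_yW_yF_y(x_y)+\sum_{\{u,v\}}\theta_{uv}\bigl(|x_ux_v|^2\bigr),\qquad\theta_{uv}(a)=\frac1{2\beta}\bigl((a-K_{uv})_+\bigr)^2 ,
\]
where the second sum is over unordered pairs of distinct points and $a_+=\max\{a,0\}$. Each $\theta_{uv}$ is $C^1$, convex and nondecreasing. When all nodes move along geodesics simultaneously, $|x_ux_v|^2$ is convex, so $\theta_{uv}(|x_ux_v|^2)$ is convex; since $W_y\ge1$, the energy is $1$-strongly convex along such paths for the metric $(\sum_y|x_yx'_y|^2)^{1/2}$. The proof of \eqref{eq:growth} applies, so $\mathcal E_W$ has a unique minimizer $x=x(W)$, continuous in $W\in\mathcal W$. At the minimizer define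
\[
\mu_{uv}=\theta'_{uv}\bigl(|x_ux_v|^2\bigr)=\frac1\beta\bigl(|x_ux_v|^2-K_{uv}\bigr)_+,\quad t_y=F_y(x_y),\quad X_y=2\sum_{u\ne y}\mu_{yu}(t_u-t_y).
\]
These are continuous functions of $W$, and $\sum_yX_y=0$ because $\mu_{uv}=\mu_{vu}$.

The definition of $\mu_{uv}$ carries the large factor $1/\beta$. The first part of the next lemma bounds the tensions independently of $\beta$; the second keeps the nodes in the region where Lemma~\ref{lem:stable} applies.

\begin{lemma}\label{lem:tension}
Let $M=4Nr_0/(L^2d_*^2)$. For all $\beta>0$ and $W\in\mathcal W$: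
\begin{enumerate}
\item[(1)] $\sum_{\{u,v\}}\mu_{uv}\le M$, and $|x_ux_v|^2\le K_{uv}+\beta M$ for all $u\neq v$;
\item[(2)] if $\beta M\le5L^2r_0^2$, then $|x_yp|\le2\sqrt{r_0}+3Lr_0$ for all $y$.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) Move all nodes along geodesics toward $p$. By \eqref{eq:convdist}, at time $\tau$ the quantity $|x_ux_v|^2$ is replaced by at most $(1-\tau)^2|x_ux_v|^2\le(1-\tau)|x_ux_v|^2$. By convexity of $F_y$ and monotonicity of $\theta_{uv}$ the energy at time $\tau$ is at most
\[
g(\tau)=\sum_yW_y\bigl((1-\tau)F_y(x_y)+\tau F_y(p)\bigr)+\sum_{\{u,v\}}\theta_{uv}\bigl((1-\tau)|x_ux_v|^2\bigr).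
\]
Since $g(\tau)\ge\mathcal E_W(x)=g(0)$, we have $g'(0)\ge0$. With \eqref{eq:F} this gives
\[
\sum_{\{u,v\}}\mu_{uv}|x_ux_v|^2\le\sum_yW_y\bigl(F_y(p)-F_y(x_y)\bigr)\le2r_0\sum_yW_y\le4Nr_0 .
\]
If $\mu_{uv}>0$, then $|x_ux_v|^2>K_{uv}\ge L^2d_*^2$, which proves the first bound. The second follows from $|x_ux_v|^2\le K_{uv}+\beta\mu_{uv}$.

(2) Since $\theta_{uv}\ge0$ and $\theta_{uv}(0)=0$, \eqref{eq:F} gives
\[
\sum_yW_y\bigl(\tfrac12|x_yp|^2-r_0\bigr)\le\mathcal E_W(x)\le\mathcal E_W(p,\dots,p)\le r_0\sum_yW_y .
\]
So $|x_yp|\le2\sqrt{r_0}$ for some $y$. By (1), $|x_ux_y|^2\le4L^2r_0^2+5L^2r_0^2$ for every other $u$.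
\end{proof}

\section{The inequalities at one node}\label{sec:node}

Fix $\beta>0$, $W\in\mathcal W$ and $y\in Z$. Write $q=x_y$, $r_u=|qx_u|$, $\nu_u=\mu_{yu}/W_y$ and $\nu=\sum_u\nu_u$; then $\nu\le M$ because $W_y\ge1$. Let $I$ be the set of indices active for $(y,q)$. The balance of forces at $q$ becomes the statement that $q$ minimizes $h_w+\sum_u\nu_u|\cdot x_u|^2$.

\begin{lemma}\label{lem:equil}
There is $w\in\Delta$ supported in $I$ such that
\begin{equation}\label{eq:equil}
h_w(z)-h_w(q)+\sum_u\nu_u\bigl(|zx_u|^2-r_u^2\bigr)\ge0\qquad\text{for all }z\in\mathcal U .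
\end{equation}
\end{lemma}

\begin{proof}
The point $q$ minimizes $\Psi=W_yF_y+\sum_u\theta_{yu}(|\cdot x_u|^2)$. Let $z_\tau$ be the geodesic from $q$ to $z$. By convexity of $f_i$ and $|\cdot x_u|^2$ and monotonicity of $\theta_{yu}$, the value $\Psi(z_\tau)\ge\Psi(q)$ is at most
\[
W_y\max_i\bigl(f_i(q)-y_i+\tau(f_i(z)-f_i(q))\bigr)+\sum_u\theta_{yu}\bigl(r_u^2+\tau(|zx_u|^2-r_u^2)\bigr).
\]
This expression equals $\Psi(q)$ at $\tau=0$, so its right derivative there is nonnegative. For small $\tau$ the maximum is attained in $I$, so the derivative is $\max_{i\in I}\psi_i(z)$, where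
\[
\psi_i=W_y\bigl(f_i-f_i(q)\bigr)+\sum_u\mu_{yu}\bigl(|\cdot x_u|^2-r_u^2\bigr).
\]
Apply Lemma~\ref{lem:minimax} to the convex functions $\psi_i$, $i\in I$, and divide by $W_y$.
\end{proof}

Fix such a $w$ and define $Y,T,H$ by \eqref{eq:YTH}; thus $T=X_y/W_y$. The vector $w$ is a choice, and we make no claim that it varies continuously with $W$. The quantity $X_y$, which enters the fixed point argument, does not involve $w$.

\begin{lemma}\label{lem:node}
Let $\kappa=2\beta M^3$. Then:
\begin{enumerate}
\item[(1)] $H\le\langle w,Y\rangle+T$;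
\item[(2)] $L^2|Y|^2\le H+\kappa$;
\item[(3)] $H\ge0$, and $h_w(z)\ge h_w(q)-\sqrt H\,|qz|$ for all $z\in\mathcal U$.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) The derivation of \eqref{eq:HYT} used only $t_u=F_u(x_u)$ and $\operatorname{supp}w\subset I$.

(2) We pass from $L^2|Y|^2$ to $H$ directly, testing \eqref{eq:equil} in the directions of the neighbors. Let $z_\tau$ be the geodesic from $q$ to $x_v$. Insert $z_\tau$ in \eqref{eq:equil}, use convexity of $h_w$ and \eqref{eq:var}, divide by $\tau$, and let $\tau\to0$: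
\[
h_w(x_v)-h_w(q)+\sum_u\nu_u\bigl(|x_ux_v|^2-r_u^2-r_v^2\bigr)\ge0 .
\]
Multiply by $\nu_v$ and sum over $v$. If $\nu_u>0$, then $r_u^2\ge L^2|u-y|^2$, and $|x_ux_v|^2\le L^2|u-v|^2+\beta M$ for all $u,v$ by Lemma~\ref{lem:tension}. Since $|u-v|^2-|u-y|^2-|v-y|^2=-2\langle u-y,v-y\rangle$,
\[
0\le\tfrac12H+\beta M\nu^2-2L^2\Bigl|\sum_u\nu_u(u-y)\Bigr|^2=\tfrac12H+\beta M\nu^2-\tfrac12L^2|Y|^2 ,
\]
and $2\beta M\nu^2\le\kappa$.

(3) In Euclidean space one would test \eqref{eq:equil} in the direction $-\nabla h_w(q)$. As a substitute, for $\alpha>0$ let $q_\alpha$ minimize the $(1+\frac1\alpha)$-strongly convex function $h_w+\frac1{2\alpha}|q\,\cdot|^2$; in the interior Euclidean case $q_\alpha=q-\alpha\nabla h_w(q_\alpha)$, so $|qq_\alpha|/\alpha$ stands in for $|V|$. Put $d=|qq_\alpha|$ and $\delta_\alpha=h_w(q)-h_w(q_\alpha)$. By \eqref{eq:growth}, for every $a\in\mathcal U$,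
\begin{equation}\label{eq:prox}
h_w(a)+\frac{|qa|^2}{2\alpha}\ge h_w(q_\alpha)+\frac{d^2}{2\alpha}+\frac12\Bigl(1+\frac1\alpha\Bigr)|aq_\alpha|^2 .
\end{equation}
We use this with three points $a$. For $a=q$ it gives $\delta_\alpha\ge d^2/\alpha$. For $a=x_u$ it gives $|x_uq_\alpha|^2-r_u^2\le2\alpha\bigl(h_w(x_u)-h_w(q_\alpha)\bigr)$, and then \eqref{eq:equil} at $z=q_\alpha$ yields
\[
\delta_\alpha\le\sum_u\nu_u\bigl(|x_uq_\alpha|^2-r_u^2\bigr)\le2\alpha\sum_u\nu_u\bigl(h_w(x_u)-h_w(q)+\delta_\alpha\bigr)=\alpha H+2\alpha\nu\,\delta_\alpha .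
\]
Hence $0\le d^2/\alpha^2\le\delta_\alpha/\alpha\le H/(1-2\alpha\nu)$ when $2\alpha\nu<1$; in particular $H\ge0$. For $a=z$, using $|qz|\le d+|zq_\alpha|$,
\[
h_w(z)\ge h_w(q_\alpha)+\frac1{2\alpha}\bigl(d^2+|zq_\alpha|^2-|qz|^2\bigr)\ge h_w(q_\alpha)-\frac d\alpha\,|zq_\alpha| .
\]
As $\alpha\to0$ we have $\limsup d/\alpha\le\sqrt H$, so $q_\alpha\to q$, and (3) follows.
\end{proof}

\section{Choice of the weights and proof of Theorem~\ref{thm:A}}\label{sec:weights}

The next lemma turns a lower bound that holds for all weights into an upper bound for one choice of weights, with a loss of a factor $2$ that does not depend on $N$.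

\begin{lemma}\label{lem:brouwer}
Let $X\colon\mathcal W\to\mathbb R^Z$ be continuous and $\zeta>0$. Suppose $\sum_yX_y(W)=0$ and $X_y(W)\ge-\zeta W_y$ for all $W\in\mathcal W$ and $y\in Z$. Then there is $W\in\mathcal W$ with $X_y(W)\le2\zeta W_y$ for all $y$.
\end{lemma}

\begin{proof}
Since the $X_y$ sum to zero, $\sum_y(X_y)_+=\sum_y(-X_y)_+\le\zeta\sum_yW_y\le2N\zeta$. So the continuous map $W\mapsto\bigl(1+(X_y(W))_+/(2\zeta)\bigr)_y$ has coordinates $\ge1$ with sum $\le2N$, and it sends the compact convex set $\mathcal W$ to itself. By Brouwer's theorem it has a fixed point, at which $2\zeta W_y=2\zeta+(X_y)_+\ge X_y$.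
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Take a non-degenerate configuration with $m\ge n$ from Proposition~\ref{prop:config}, a representation $w^0$ of $p$, and $\sigma_0,\rho$ from Lemma~\ref{lem:stable}. Let $L=\sqrt3/\sigma_0$, and choose $r_0>0$ with $2\sqrt{r_0}+3Lr_0\le\rho$. We verify the hypothesis of Lemma~\ref{lem:limit}. Given $Z$ and $\eta$, the number $M$ is determined, and we take $\beta$ so small that
\[
\kappa=2\beta M^3\le\frac1{4L^2},\qquad\beta M\le\min\{5L^2r_0^2,\eta\}.
\]
By Lemma~\ref{lem:tension}, for every $W\in\mathcal W$ all nodes lie in $\bar B(p,\rho)$ and satisfy $|x_ux_v|^2\le L^2|u-v|^2+\eta$. By Lemma~\ref{lem:node}(1),(2) and $|w|\le1$, at every node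
\begin{equation}\label{eq:quad}
L^2|Y|^2\le|Y|+T+\kappa .
\end{equation}
Since $L^2a^2-a\ge-\frac1{4L^2}$ for real $a$, this gives $T\ge-\frac1{4L^2}-\kappa\ge-\frac1{2L^2}$, that is, $X_y\ge-W_y/(2L^2)$. Lemma~\ref{lem:brouwer} with $\zeta=\frac1{2L^2}$ provides $W$ with $T\le1/L^2$ at every node. For this $W$, \eqref{eq:quad} says that $a=L^2|Y|$ satisfies $a^2\le a+\frac54$, so $a\le\frac{1+\sqrt6}2\le2$, and
\[
H\le|Y|+T\le\frac3{L^2}=\sigma_0^2 .
\]
By Lemma~\ref{lem:node}(3), $h_w(z)\ge h_w(x_y)-\sigma_0|x_yz|$ for all $z$, so all $w_i>0$ by Lemma~\ref{lem:stable}. As $w$ is supported on active indices, all indices are active, and $\pi f(x_y)=y$ for all $y\in Z$.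

Lemma~\ref{lem:limit} now gives an $L$-Lipschitz section $s$ over $\Omega$, and \eqref{eq:lower} with $\Lambda=D$ shows that $s$ is bi-Lipschitz. The set $\Omega$ is a Euclidean $m$-ball. Compose $s$ with a similarity of $[0,1]^m$ into $\Omega$ and restrict to an $n$-dimensional face.
\end{proof}

\begin{remark}
The CAT(0) condition enters only through \eqref{eq:cat}. The hypothesis $\dim\mathcal U\ge n$ is used only in Proposition~\ref{prop:config}. Compactness provides the finite nets, the minimizers and their continuity, and the limits in Lemma~\ref{lem:limit}. Non-degeneracy is used once, to conclude that all $w_i>0$. It cannot be dropped: in Example~\ref{ex:tripod} the image of the Lipschitz map $\pi f$ on three segments has area zero in the plane $P$, so there is no section over a ball.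
\end{remark}

\section{Proof of Theorem~\ref{thm:B}}\label{sec:B}

(1) The inequality $\le$ is Theorem~\ref{thm:A}, together with the trivial case $n=0$. For $\ge$, a bi-Lipschitz $n$-cube is a closed subset homeomorphic to $[0,1]^n$; use (D1) and (D2).

(2) For each $k$, $\mathcal U$ is a finite union of closed balls of radius $1/k$. By (D3) one of them, $\bar B(x_k,1/k)$, has infinite dimension. It is a compact geodesic CAT(0) space, so by Theorem~\ref{thm:A} it contains bi-Lipschitz $n$-cubes for all $n$. Let $x_0$ be the limit of a subsequence of $(x_k)$. Each neighborhood of $x_0$ contains one of the balls $\bar B(x_k,1/k)$.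

(3) In a proper space closed balls are compact. A closed ball containing the given compact set has dimension $\ge n$ by (D2), and Theorem~\ref{thm:A} applies to it. \qed

\section{Control of the constants: proof of Theorem~\ref{thm:C}}\label{sec:C}

\subsection*{The model configuration}
Let $e_0,\dots,e_n\in\mathbb R^n$ be the vertices of a regular simplex: unit vectors with $\sum e_i=0$ and $\langle e_i,e_k\rangle=-\frac1n$ for $i\ne k$. Put $G^0_{ik}=\langle e_i,e_k\rangle$, $\lambda_0=\frac n{n+1}\in[\frac12,1)$ and $\bar w=\frac1{n+1}\mathbf 1$. For $w\in\Delta$,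
\begin{equation}\label{eq:gram}
\sum_iG^0_{ik}w_i=\frac{n+1}nw_k-\frac1n=\lambda_0^{-1}(w_k-\bar w_k).
\end{equation}
The linear map $\iota(x)=(\langle x,e_i\rangle)_i$ sends $\mathbb R^n$ to $P\subset\mathbb R^{n+1}$, and $|\iota(x)|^2=\lambda_0^{-1}|x|^2$. Indeed, the operator $x\mapsto\sum_i\langle x,e_i\rangle e_i$ sends $e_k$ to $e_k-\frac1n\sum_{i\ne k}e_i=\lambda_0^{-1}e_k$, and the $e_k$ span $\mathbb R^n$.

In $\mathbb R^n$ with $b_i=e_i$ and $p=0$ we have $f_i(x)=\frac12|x|^2-\langle x,e_i\rangle$ and $\pi f=-\iota$, so the section has Lipschitz constant $\sqrt{\lambda_0}$. We aim at $L^2=(1+\varepsilon)\lambda_0$. The proof of Theorem~\ref{thm:A} does not reach this even in the model. For $w=\frac1n(0,1,\dots,1)$ one has $h_w(z)-h_w(0)=\frac12|z|^2+\frac1n\langle z,e_0\rangle\ge-\frac1n|z|$, so $\sigma_0<\frac1n$ and $L>\sqrt3\,n$. We find a configuration close to the model (Steps 1 and 2) and replace the bound $\langle w,Y\rangle\le|Y|$ by one that uses the shape of the configuration (Step 3).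

\subsection*{Step 1: almost Euclidean pieces}
Let $\varphi\colon[0,1]^n\to\mathcal U$ be given by Theorem~\ref{thm:A}, extended to a Lipschitz map on $\mathbb R^n$ by precomposing with the nearest-point projection to the cube. By Kirchheim's metric differentiability theorem \cite[Thm.~2]{Kir}, for almost every $x_*$ there is a seminorm $\|\cdot\|$ on $\mathbb R^n$ with
\[
|\varphi(z)\varphi(z')|=\|z-z'\|+o\bigl(|z-x_*|+|z'-x_*|\bigr)\qquad(z,z'\to x_*).
\]
Take such an $x_*$ in the interior of the cube. With $z'=x_*$ the lower Lipschitz bound for $\varphi$ shows that $\|\cdot\|$ is a norm. We claim that it is Euclidean. Fix $\xi,\xi'$ and let $a,a',c$ be the images of $x_*+r\xi$, $x_*+r\xi'$, $x_*+r\frac{\xi+\xi'}2$; let $\bar a$ be the midpoint of $a$ and $a'$, and $o=\varphi(x_*)$. By \eqref{eq:cat},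
\[
|c\bar a|^2\le\tfrac12|ca|^2+\tfrac12|ca'|^2-\tfrac14|aa'|^2=r^2\bigl(\tfrac18+\tfrac18-\tfrac14\bigr)\|\xi-\xi'\|^2+o(r^2)=o(r^2).
\]
So $|o\bar a|=\frac r2\|\xi+\xi'\|+o(r)$, and $|o\bar a|^2\le\frac12|oa|^2+\frac12|oa'|^2-\frac14|aa'|^2$ gives
\[
\|\xi+\xi'\|^2+\|\xi-\xi'\|^2\le2\|\xi\|^2+2\|\xi'\|^2 .
\]
Substituting $(\xi+\xi',\xi-\xi')$ for $(\xi,\xi')$ gives the reverse inequality. A norm that satisfies the parallelogram law comes from an inner product, so there is a linear map $A$ with $\|A\xi\|=|\xi|$.

Let $r_j\to0$, let $\mathcal U_j$ be $\mathcal U$ with the metric multiplied by $1/r_j$, and define $c_j(\xi)=\varphi(x_*+r_jA\xi)$ on the closed unit ball $B\subset\mathbb R^n$. The maps $c_j\colon B\to\mathcal U_j$ are Lipschitz with a common constant, and, for distances in $\mathcal U_j$,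
\[
\bigl||c_j(\xi)c_j(\xi')|-|\xi-\xi'|\bigr|\le\eta_j\to0\qquad\text{for all }\xi,\xi'\in B .
\]
It suffices to prove the theorem for one $\mathcal U_j$: if $s$ works for $\mathcal U_j$ on $[0,r]^n$, then $x\mapsto s(x/r_j)$ works for $\mathcal U$ on $[0,r_jr]^n$.

\subsection*{Step 2: the configuration}
In $\mathcal U_j$ put $b_i=c_j(e_i)$, let $p_j=S(\bar w)$, and let
\[
G_{ik}(x)=\tfrac12\bigl(|xb_i|^2+|xb_k|^2-|b_ib_k|^2\bigr),
\]
which in Euclidean space equals $\langle b_i-x,b_k-x\rangle$. The base point must be the exact barycenter $p_j$, which a priori need not lie near the almost flat piece $c_j(B)$.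

\begin{lemma}\label{lem:center}
Along a subsequence, $|p_jb_i|\to1$ and $G_{ik}(p_j)\to G^0_{ik}$ for all $i,k$.
\end{lemma}

\begin{proof}
Comparing $h_{\bar w}$ at $p_j$ and at $c_j(0)$ gives $\frac1{n+1}\sum_i|p_jb_i|^2\le(1+\eta_j)^2$. Hence the distances $|p_jc_j(\xi)|\le|p_jb_0|+2+\eta_j$ are bounded uniformly in $j$ and $\xi$, and the functions $g_j(\xi)=|p_jc_j(\xi)|^2-|\xi|^2$ on $B$ are uniformly bounded and uniformly Lipschitz. Along a subsequence they converge uniformly to a continuous function $g$.

We show that $g$ is convex. Fix $\xi,\xi'$, put $\bar\xi=\frac{\xi+\xi'}2$, and let $\bar a_j$ be the midpoint of $c_j(\xi)$ and $c_j(\xi')$. Squared distances between points of $c_j(B)$ differ from the Euclidean ones by at most $\eta'_j=\eta_j(4+\eta_j)$, so \eqref{eq:cat} gives $|c_j(\bar\xi)\bar a_j|^2\le\frac54\eta'_j$. By \eqref{eq:cat} with third point $p_j$,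
\[
|p_jc_j(\bar\xi)|^2\le|p_j\bar a_j|^2+o(1)\le\tfrac12|p_jc_j(\xi)|^2+\tfrac12|p_jc_j(\xi')|^2-\tfrac14|\xi-\xi'|^2+o(1).
\]
Subtract $|\bar\xi|^2=\frac12|\xi|^2+\frac12|\xi'|^2-\frac14|\xi-\xi'|^2$ and let $j\to\infty$. This shows $g(\bar\xi)\le\frac12g(\xi)+\frac12g(\xi')$, and a continuous midpoint convex function is convex.

Since $0=\frac1{n+1}\sum e_i$,
\[
\lim_j|p_jc_j(0)|^2=g(0)\le\frac1{n+1}\sum_ig(e_i)=\lim_j\frac1{n+1}\sum_i|p_jb_i|^2-1\le0 .
\]
Therefore $\bigl||p_jb_i|-1\bigr|\le|p_jc_j(0)|+\eta_j\to0$, and $G_{ik}(p_j)\to\frac12(2-|e_i-e_k|^2)=G^0_{ik}$.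
\end{proof}

\subsection*{Step 3: the section}
Choose $\delta\in(0,\varepsilon)$ with $7\sqrt{\delta/\varepsilon}<\frac1{n+1}$. By Lemma~\ref{lem:center} and continuity there are $j$ and $\rho>0$ such that, with $p=p_j$,
\[
|G_{ik}-G^0_{ik}|\le\delta\quad\text{and}\quad|\cdot b_i|\le1+\delta\qquad\text{on }\bar B(p,\rho).
\]
Sections~\ref{sec:sections}, \ref{sec:energy} and~\ref{sec:node} apply in $\mathcal U_j$ with $m=n$ and $w^0=\bar w$, since their lemmas do not require non-degeneracy. Let $L^2=\lambda:=(1+\varepsilon)\lambda_0$ and $2\sqrt{r_0}+3Lr_0\le\rho$. Given $Z$ and $\eta$, take $\beta$ with $\kappa\le\delta$ and $\beta M\le\min\{5L^2r_0^2,\eta\}$. For every $W\in\mathcal W$ the nodes lie in $\bar B(p,\rho)$ and satisfy the distance bound of Lemma~\ref{lem:limit}.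

Fix $W$ and a node, and put
\[
\omega=w-\bar w\in P,\qquad E=Y-\lambda_0^{-1}\omega\in P .
\]
In the model, if the nodes form a section and $q=0$, then $V=\nabla h_w(0)=-\sum w_ie_i$ and $Y=-\iota(V)=\lambda_0^{-1}\omega$ by \eqref{eq:gram}; so $E$ measures the deviation from the model. To control it we test \eqref{eq:equil} in the directions of the points $b_k$, $k\in I$. Insert the geodesic from $q$ to $b_k$ in \eqref{eq:equil}, apply \eqref{eq:var} with $b=b_i$ and with $b=x_u$, divide by $\tau$, and let $\tau\to0$:
\[
\sum_iw_iG_{ik}(q)\le\sum_u\nu_u\bigl(|x_ub_k|^2-|qb_k|^2-r_u^2\bigr)\le2\sum_u\nu_u\bigl(f_k(x_u)-f_k(q)\bigr)\le Y_k+T ,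
\]
where the last step uses $f_k(x_u)\le u_k+t_u$ and $f_k(q)=y_k+t_y$. By \eqref{eq:gram} the left side is at least $\lambda_0^{-1}\omega_k-\delta$, so $E_k\ge-(T+\delta)$ for $k\in\operatorname{supp}w$. Vectors in $P$ are orthogonal to $\bar w$, hence $\langle E,\omega\rangle=\langle E,w\rangle\ge-(T+\delta)$. Using $\omega=\lambda_0(Y-E)$ and then $Y=E+\lambda_0^{-1}\omega$,
\[
\langle w,Y\rangle=\langle\omega,Y\rangle=\lambda_0|Y|^2-\lambda_0|E|^2-\langle E,\omega\rangle\le\lambda_0|Y|^2-\lambda_0|E|^2+T+\delta .
\]
Combined with $\lambda|Y|^2\le\langle w,Y\rangle+T+\kappa$ from Lemma~\ref{lem:node}(1),(2), this gives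
\begin{equation}\label{eq:sharp}
\varepsilon\lambda_0|Y|^2+\lambda_0|E|^2\le2T+\delta+\kappa\le2T+2\delta .
\end{equation}
Thus $T\ge-\delta$ for all $W$ and all nodes, and Lemma~\ref{lem:brouwer} with $\zeta=\delta$ gives $W$ with $T\le2\delta$ at all nodes. Then the right side of \eqref{eq:sharp} is at most $6\delta$, and $\lambda_0\ge\frac12$ yields $|Y|^2\le12\delta/\varepsilon$ and $|E|^2\le12\delta$. Therefore
\[
|\omega|\le|Y|+|E|\le2\sqrt{12}\,\sqrt{\delta/\varepsilon}<7\sqrt{\delta/\varepsilon}<\frac1{n+1},
\]
so $w_i=\frac1{n+1}+\omega_i>0$ for all $i$. All indices are active, and the nodes form a section over $Z$.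

Lemma~\ref{lem:limit} gives a $\sqrt\lambda$-Lipschitz section $s\colon\Omega\to\bar B(p,\rho)$. By \eqref{eq:flip} the $f_i$ are $(1+\delta)$-Lipschitz on $\bar B(p,\rho)$, so \eqref{eq:lower} holds with $\Lambda=1+\delta$. Let $r=r_0\sqrt{\lambda_0/n}$; then $\iota$ maps $[0,r]^n$ into $\Omega$. Since $|\iota(x)-\iota(x')|=\sqrt{(n+1)/n}\,|x-x'|$, for $x,x'\in[0,r]^n$
\[
\frac{|x-x'|}{\sqrt n\,(1+\delta)}\le|s(\iota(x))\,s(\iota(x'))|\le\sqrt{1+\varepsilon}\;|x-x'| .
\]
As $\frac1{1+\delta}\ge1-\delta\ge1-\varepsilon$ and $\sqrt{1+\varepsilon}\le1+\varepsilon$, the map $s\circ\iota$ has the required properties. \qed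

\medskip
The factor $1/\sqrt n$ comes from \eqref{eq:lower}, where the $n+1$ coordinates of $f$ are estimated one at a time.

\begin{thebibliography}{9}

\bibitem{HW}
Hurewicz and Wallman, \emph{Dimension Theory}, Ch.~VII.

\bibitem{Kir}
Kirchheim, \emph{Proc. AMS} \textbf{121} (1994), Thm.~2.

\bibitem{problem}
\texttt{https://github.moyucf.us.kg/\allowbreak anton-petrunin/\allowbreak invitation/\allowbreak blob/\allowbreak 2nd-edition/\allowbreak kleiner.tex}

\end{thebibliography}
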